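# Two dense subsets of one poset: one $\sigma$-closed, the other with no $\sigma$-closed dense subset

## 1. Triples of values, guards and promises

Fix a regular uncountable cardinal $\mu$, and call a set *small* if it has size $<\mu$. For a first reading take $\mu=\aleph_1$, so that small means countable. Fix also a cardinal $\theta\ge\mu$ with $\theta^{<\mu}=\theta$; this says that a set of size $\theta$ has only $\theta$ small subsets. For instance $\theta=2^\mu$ works, since $(2^\mu)^\lambda=2^\mu$ for every $\lambda<\mu$. For $\mu=\aleph_1$ the choice $\theta=\mathfrak c$ works, since $\mathfrak c^{\aleph_0}=\mathfrak c$. Let $\kappa=\theta^+$, a regular cardinal.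

We build a poset whose elements are triples $s=(n_s,g_s,h_s)$. Think of an unknown function from $\kappa$ to $\omega$. The part $n_s$ decides some of its values. The part $g_s$ places *guards* on some undecided coordinates: $g_s(y)=5$ says that the value at $y$ is not yet decided but will be at least $5$. The part $h_s$ accepts or refuses certain *promises*, which speak about other triples.

**Definition (promise).** Let $X$ be a set of triples. A promise over $X$ is a triple $\pi=(K,N,\zeta)$ with $N\in\omega$, $\zeta<\kappa$, and $K$ a set of at most $\theta$ pairs $(t,y)$ with $t\in X$ and $y\in\operatorname{dom}g_t$.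

**Definition (condition).** A condition over $X$ is a triple $s=(n_s,g_s,h_s)$ where $n_s$ is a small partial function from $\kappa$ to $\omega$, $g_s$ is a small partial function from $\kappa$ to $\omega\setminus\{0\}$, $\operatorname{dom}n_s\cap\operatorname{dom}g_s=\emptyset$, and $h_s$ is a small partial function from promises over $X$ to $\{0,1\}$.

**Definition (order).** $s'\le s$ iff $n_s\subseteq n_{s'}$, $h_s\subseteq h_{s'}$, and for each $y\in\operatorname{dom}g_s$ either [$y\in\operatorname{dom}n_{s'}$ and $n_{s'}(y)\ge g_s(y)$] or [$y\in\operatorname{dom}g_{s'}$ and $g_{s'}(y)\ge g_s(y)$].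

So a stronger condition may raise a guard, or replace it by a decided value that respects it, but may not drop it. For example, $(\{(y,7)\},\emptyset,\emptyset)\le(\emptyset,\{(y,5)\},\emptyset)\le(\emptyset,\{(y,1)\},\emptyset)$.

*This is a partial order.* Reflexivity is clear. For transitivity let $s''\le s'\le s$; the inclusions for $n$ and $h$ compose. Let $y\in\operatorname{dom}g_s$. If $y\in\operatorname{dom}n_{s'}$, then $n_{s''}(y)=n_{s'}(y)\ge g_s(y)$. If $y\in\operatorname{dom}g_{s'}$, then the value of $n_{s''}$ or of $g_{s''}$ at $y$ is $\ge g_{s'}(y)\ge g_s(y)$. For antisymmetry let $s\le s'\le s$. Then $n_s=n_{s'}$ and $h_s=h_{s'}$. Any $y\in\operatorname{dom}g_s$ lies outside $\operatorname{dom}n_s=\operatorname{dom}n_{s'}$, so $y\in\operatorname{dom}g_{s'}$ and $g_{s'}(y)\ge g_s(y)$. By symmetry $g_s=g_{s'}$.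

An accepted promise $h_s((K,N,\zeta))=1$ will mean roughly this: "I shall go below some $t$ with $(t,y)\in K$ while keeping a guard of height at least $N$ at $y$, unless this has become impossible." The label $\zeta$ supplies $\kappa$ copies of each pair $(K,N)$, so that a small $h_s$ always leaves a fresh copy undecided. The value $0$ (a refusal) carries no obligation.

## 2. One dense set is closed: must the other contain a closed one?

The triples are built to answer a question about dense sets. Recall that $D\subseteq\mathbb S$ is *dense* if every $s\in\mathbb S$ has some $d\in D$ with $d\le s$; that two elements are *compatible* if they have a common lower bound in $\mathbb S$; and that $D$ with the induced order is *$\sigma$-closed* if every descending sequence $d_0\ge d_1\ge\cdots$ of elements of $D$, indexed by $\omega$, has a lower bound in $D$. For $Q\subseteq\mathbb S$, a dense subset of $Q$ is a subset of $Q$ that is dense in $Q$ for the induced order. A poset is *separative* if whenever $s'\not\le s$, there is $s''\le s'$ incompatible with $s$.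

Two dense subsets $P,Q$ of one poset are interchangeable for forcing. Suppose $P$ is $\sigma$-closed. A dense $Q$ need not be $\sigma$-closed, but we may ask whether $Q$ can be thinned out to a $\sigma$-closed dense subset. If $P\subseteq Q$, it can: take $P$ itself. In general, Zapletal's paper "On the existence of a $\sigma$-closed dense subset" (MR2741884) shows that it is consistent to have $P$, $Q$ dense in some poset with $P$ $\sigma$-closed and $Q$ without a $\sigma$-closed dense subset. A MathOverflow comment citing this remarks that it is an open question whether the existence of such $P$ and $Q$ is provable in ZFC. We prove that it is; no extra hypothesis is used.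

**Theorem 1 (ZFC).** Let $\mu$ be regular uncountable. There are a separative poset $\mathbb S$ and dense sets $P,Q\subseteq\mathbb S$ such that

1. every small family of pairwise compatible elements of $P$ has a greatest lower bound in $\mathbb S$, and this bound belongs to $P$; in particular $P$ is $\sigma$-closed;
2. $Q$ has no $\sigma$-closed dense subset. Moreover, for every $s^*\in\mathbb S$ there is no dense subset $D$ of $\{q\in Q:q\le s^*\}$ such that every descending $\omega$-sequence of elements of $D$ has a lower bound in $\mathbb S$.

For $\mu=\aleph_1$ one can take $|\mathbb S|=2^{\mathfrak c}$.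

The case $\mu=\aleph_1$ answers the question: **ZFC proves the statement.** In part 2, the first sentence follows from the second. If $D$ were a $\sigma$-closed dense subset of $Q$, then for any $s^*\in\mathbb S$ the set $\{d\in D:d\le s^*\}$ would be dense in $\{q\in Q:q\le s^*\}$, and its descending $\omega$-sequences would have lower bounds in $D\subseteq\mathbb S$.

For the next statement, $\mathrm{Fn}_{<\mu}(I,J)$ is the set of small partial functions from $I$ to $J$ ordered by reverse inclusion, and $\mathrm{RO}(\mathbb P)$ is the completion of $\mathbb P$, its algebra of regular open sets. We use two textbook facts: a dense subset of $\mathbb P$ has the same completion as $\mathbb P$, and a separative $\mathbb P$ embeds in $\mathrm{RO}(\mathbb P)\setminus\{0\}$ as a dense suborder.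

**Corollary 2.** For the poset $\mathbb S$ constructed below, the completion is the Cohen algebra $\mathrm{RO}(\mathrm{Fn}_{<\mu}(2^\theta,2))$. For $\mu=\aleph_1$, $\theta=\mathfrak c$, this is the algebra adding $2^{\mathfrak c}$ Cohen subsets of $\omega_1$. So this algebra has two dense subsets, one $\sigma$-closed and the other without a $\sigma$-closed dense subset.

**Proposition 3.** If $P,Q$ are dense in $\mathbb S$, $P$ is $\sigma$-closed, and $\mathbb S$ has a dense subset of size $\le\aleph_1$, then $Q$ has a $\sigma$-closed dense subset. Hence under $\mathfrak c=\aleph_1$, $2^{\aleph_1}=\aleph_2$, the least size of an example is exactly $\aleph_2$.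

## 3. Posets with a dense subset of size $\aleph_1$

We start with the cases where the answer goes the other way. They show why the poset must be large.

**Proof of the first sentence of Proposition 3.** If $\mathbb S=\emptyset$ there is nothing to prove. Otherwise choose an element of $Q$ below each member of a dense set of size $\le\aleph_1$. This gives $\{q_\alpha:\alpha<\omega_1\}\subseteq Q$, dense in $\mathbb S$, with repetitions allowed.

**Step 1: thin out so that comparable elements have a member of $P$ between them.** By recursion on $\alpha<\omega_1$ we choose $p^\alpha\in P$ and $d_\alpha\in Q$. Start with an element of $P$ below $q_\alpha$. List the countably many $\beta<\alpha$ in order type at most $\omega$ and go through the list. If the current $p\in P$ is compatible with $d_\beta$, replace $p$ by an element of $P$ below both; this exists because $P$ is dense below a common lower bound. Otherwise leave $p$ alone. This yields a descending sequence in $P$ of length at most $\omega$. Let $p^\alpha\in P$ be a lower bound of it, and let $d_\alpha\in Q$ with $d_\alpha\le p^\alpha$. For $\beta<\alpha$ we get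
$$\text{either } d_\alpha\le p^\alpha\le d_\beta,\ \text{ or } d_\alpha \text{ and } d_\beta \text{ are incompatible.}\tag{1}$$
Indeed, if $p$ was compatible with $d_\beta$ when $\beta$ was handled, then $p^\alpha\le d_\beta$. If not, $d_\alpha\le p^\alpha\le p$ is incompatible with $d_\beta$.

**Step 2: check that $D=\{d_\alpha:\alpha<\omega_1\}$ works.** Since $d_\alpha\le q_\alpha$, the set $D$ is dense in $\mathbb S$, hence in $Q$. Suppose $d_\alpha<d_\beta$; then $\alpha\ne\beta$ and the two are compatible. If $\alpha<\beta$, then (1) with the roles exchanged gives $d_\beta\le d_\alpha$, a contradiction. So $\beta<\alpha$, and (1) gives $d_\alpha\le p^\alpha\le d_\beta$ with $p^\alpha\in P$. Now take a descending $\omega$-sequence in $D$. If it is eventually constant, it has a lower bound in $D$. Otherwise pass to a strictly descending subsequence $e_0>e_1>\cdots$ and choose $p_i\in P$ with $e_{i+1}\le p_i\le e_i$. Then $p_{i+1}\le e_{i+1}\le p_i$, so the $p_i$ descend and have a lower bound in $P$. An element of $D$ below that bound is a lower bound of the original sequence. So $D$ is $\sigma$-closed. $\square$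

The recursion relied on each $\alpha$ having only countably many predecessors, since $P$ supplies lower bounds only for $\omega$-sequences. For the second sentence of Proposition 3, what we have shown is that every example has size at least $\aleph_2$; the matching upper bound comes in Section 8.

## 4. Guards alone do not suffice

Take $\mu=\aleph_1$ and drop the promises: consider the poset $\mathbb W$ of pairs $(n,g)$, that is, triples with $h=\emptyset$. The pairs with $g=\emptyset$ form a dense subset, because $(n\cup g,\emptyset)\le(n,g)$. They are $\sigma$-closed, because one can take unions. Guards, on the other hand, produce descending sequences without lower bounds: in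
$$(\emptyset,\{(y,1)\})\ge(\emptyset,\{(y,2)\})\ge(\emptyset,\{(y,3)\})\ge\cdots$$
a lower bound would need, at $y$, a natural number at least as large as every $i$. So it is tempting to let $Q_1$ be the set of pairs with $g\ne\emptyset$, which is also dense, since any pair can be given one more guard at a fresh coordinate.

This fails. Let $D$ be the set of pairs $(n,g)$ in which $g=\{(z,1)\}$ for a single $z$. It is dense in $Q_1$: given $(n,g)$, pick $z\notin\operatorname{dom}n\cup\operatorname{dom}g$; then $(n\cup g,\{(z,1)\})\le(n,g)$. It is $\sigma$-closed: let $d_i=(n_i,\{(z_i,1)\})$ descend and put $n=\bigcup_in_i$.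

* If $z_i=z$ from some point on, then $z\notin\operatorname{dom}n$ and $(n,\{(z,1)\})$ is a lower bound in $D$.
* Otherwise, for each $i$ there is $j>i$ with $z_j\ne z_i$. As $d_j\le d_i$, the guard at $z_i$ must have been decided: $n_j(z_i)\ge1$. So $n$ is defined and $\ge1$ at every $z_i$, and $(n,\{(z,1)\})$ with $z\notin\operatorname{dom}n$ is a lower bound in $D$.

The set $D$ escapes because it keeps its guards under a *cap*: no element of $D$ below $d$ guards $z$ higher than $1$. So we want elements of $Q$ that break caps, for whatever dense set $D$ is proposed. A promise $(K,k+1,\zeta)$ does this. Let $K$ consist of pairs $(t,y)$ for which $D$ caps the guard at $y$ below $t$ by $k$. An element of $D$ that keeps the promise lies below some such $t$ and guards $y$ at height $k+1$, which the cap forbids.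

Three things must be arranged: $D\subseteq Q$ is unknown in advance, so promises must be able to speak about arbitrary members of $Q$, although $Q$ is defined by means of promises; $Q$ must remain dense even though its members must keep their promises; and the promise must not become impossible to keep by the time we use it.

## 5. Coherent triples, legitimate triples, and the recursion

**Definition (coherence).** $t$ and $s$ are coherent if $n_t\cup n_s$, $g_t\cup g_s$, $h_t\cup h_s$ are functions and $\operatorname{dom}g_t\cap\operatorname{dom}n_s=\emptyset=\operatorname{dom}g_s\cap\operatorname{dom}n_t$.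

Coherent conditions over $X$ have a common lower bound, the componentwise union. The converse fails: $(\emptyset,\{(y,1)\},\emptyset)$ and $(\emptyset,\{(y,2)\},\emptyset)$ are comparable but not coherent.

**Definition (plain extension).** $s\sqsubseteq s'$ if $n_s\subseteq n_{s'}$, $g_s\subseteq g_{s'}$, $h_s\subseteq h_{s'}$.

A plain extension changes no guard. We use three facts.

* If $s\sqsubseteq s'$, then $s'\le s$.
* If $t$ is coherent with $s'$ and $s\sqsubseteq s'$, then $t$ is coherent with $s$: the relevant unions and intersections only shrink.
* The componentwise union of a $\sqsubseteq$-chain of conditions over $X$ of length $<\mu$ is a condition over $X$, and it plainly extends each member. The components are unions of chains of functions, and small because $\mu$ is regular. If some $y$ were in $\operatorname{dom}n_u$ and in $\operatorname{dom}g_{u'}$ for members $u,u'$ of the chain, then the $\sqsubseteq$-larger of the two would have $y$ in both domains, which is impossible.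

The third fact is the reason for preferring $\sqsubseteq$ to $\le$: a chain that raises one guard infinitely often has no limit.

**Definition (legitimacy).** $s$ is legitimate if for every $\pi=(K,N,\zeta)$ with $h_s(\pi)=1$, one of the following holds:

* (hit) there is $(t,y)\in K$ with $s\le t$, $y\in\operatorname{dom}g_s$, $g_s(y)\ge N$;
* (dead) there is no $(t,y)\in K$ with $t$ coherent with $s$ and $y\notin\operatorname{dom}g_s$.

*Example.* Let $t_y=(\emptyset,\{(y,1)\},\emptyset)$, let $Y\subseteq\kappa$ be nonempty, and $\pi=(\{(t_y,y):y\in Y\},5,0)$ with $|Y|\le\theta$. The triple $(\emptyset,\emptyset,\{(\pi,1)\})$ is not legitimate: with no guards it is not a hit, and each $t_y$ is coherent with it, so $\pi$ is not dead. For $y\in Y$, the triple $(\emptyset,\{(y,5)\},\{(\pi,1)\})$ is legitimate, by a hit. If $Y$ is small and $n$ is a small function with $Y\subseteq\operatorname{dom}n$, then $(n,\emptyset,\{(\pi,1)\})$ is legitimate: $\operatorname{dom}g_{t_y}$ meets $\operatorname{dom}n$ for each $y\in Y$, so no $t_y$ is coherent with it and $\pi$ is dead.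

**The recursion.** Promises mention members of $Q$, and members of $Q$ contain promises. We resolve this in $\kappa$ stages. For $\alpha\le\kappa$ let
$$Q_{<\alpha}=\bigcup_{\beta<\alpha}Q_\beta,\qquad S_\alpha=\{\text{conditions over }Q_{<\alpha}\},\qquad Q_\alpha=\{s\in S_\alpha:s\text{ legitimate}\},$$
and put
$$\mathbb S=S_\kappa,\qquad Q=\{s\in\mathbb S:s\text{ legitimate}\},\qquad P=\{s\in\mathbb S:g_s=\emptyset\}.$$

*The recursion closes.* The $S_\alpha$ increase with $\alpha$. Legitimacy of $s$ refers only to $s$ and to the sets $K$ in its promises, so it does not depend on $\alpha$. Let $s\in\mathbb S$. Fewer than $\mu\le\theta$ promises occur in $\operatorname{dom}h_s$, each mentioning at most $\theta$ triples, so together they mention at most $\theta$ elements of $Q_{<\kappa}$. Each of these appears at a stage $<\kappa$, and $\kappa=\theta^+$ is regular, so $s\in S_\alpha$ for some $\alpha<\kappa$. Hence $\mathbb S=\bigcup_{\alpha<\kappa}S_\alpha$. If $s\in Q$, then $s\in S_\alpha$ for some $\alpha<\kappa$, so $s\in Q_\alpha$. Conversely each $Q_\alpha\subseteq Q$. So $Q=Q_{<\kappa}$, and: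
$$\mathbb S\text{ is exactly the set of all conditions over }Q.\tag{2}$$
In particular every $(K,N,\zeta)$ with $N\in\omega$, $\zeta<\kappa$, $K\subseteq\{(t,y):t\in Q,\ y\in\operatorname{dom}g_t\}$ and $|K|\le\theta$ may be used in conditions of $\mathbb S$.

*Why the bound $|K|\le\theta$ is there.* Without any bound on $|K|$, (2) could not hold. Let $A$ be the set of pairs $(t,y)$ with $t\in Q$, $y\in\operatorname{dom}g_t$. There would be at least $2^{|A|}$ promises. For each promise $\pi$ the triple $t=(\emptyset,\{(0,1)\},\{(\pi,0)\})$ accepts nothing, so it is legitimate and gives a pair $(t,0)\in A$. So $|A|\ge2^{|A|}$, against Cantor's theorem. The bound has a price, which we pay in Section 7: a promise cannot list all the pairs capped by $k$, only $\theta$ of them.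

## 6. Separativity, closure of $P$, density of $Q$

**Lemma 4.** $\mathbb S$ is separative.

**Proof.** Let $s'\not\le s$. We find $s''\le s'$ incompatible with $s$, according to the clause that fails.

* *There is $\xi\in\operatorname{dom}n_s$ with $(\xi,n_s(\xi))\notin n_{s'}$.* If $\xi\in\operatorname{dom}n_{s'}$, the two values differ, so $s''=s'$ works. Otherwise let $s''$ be $s'$ with $n_{s''}(\xi)=j$ added and $\xi$ deleted from $\operatorname{dom}g$ if it was there, where $j\ne n_s(\xi)$ and, if $\xi\in\operatorname{dom}g_{s'}$, also $j\ge g_{s'}(\xi)$. Then $s''\le s'$, and $s''$ and $s$ disagree at $\xi$.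
* *$h_s\not\subseteq h_{s'}$.* Some promise has a value under $h_s$ that it does not have under $h_{s'}$. If $h_{s'}$ gives it the other value, take $s''=s'$; if it is not in $\operatorname{dom}h_{s'}$, add the opposite value. (Here the value $0$ is needed.)
* *Some $y\in\operatorname{dom}g_s$ violates the third clause.* If $y\in\operatorname{dom}n_{s'}$, then $n_{s'}(y)<g_s(y)$. Any common lower bound $r$ would have $n_r(y)=n_{s'}(y)$ and, as $y\notin\operatorname{dom}g_r$, also $n_r(y)\ge g_s(y)$, which is impossible. So $s''=s'$ works. If $y\in\operatorname{dom}g_{s'}$, then $g_{s'}(y)<g_s(y)$; let $s''$ decide $n_{s''}(y)=g_{s'}(y)$, removing the guard. Then $s''\le s'$, and it is incompatible with $s$ as just seen. If $y$ is in neither domain, let $s''$ decide $n_{s''}(y)=0<g_s(y)$, with the same conclusion. $\square$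

**Lemma 5.** $P$ is dense in $\mathbb S$, and every small family of pairwise compatible elements of $P$ has a greatest lower bound in $\mathbb S$, which lies in $P$. In particular $P$ is $\sigma$-closed.

**Proof.** For $s\in\mathbb S$, the triple $(n_s\cup g_s,\emptyset,h_s)$ is in $P$, since the domains of $n_s$ and $g_s$ are disjoint. It is below $s$: each guard is replaced by a value equal to it. Let $F\subseteq P$ be small and pairwise compatible, and let $r=\big(\bigcup_{p\in F}n_p,\emptyset,\bigcup_{p\in F}h_p\big)$. For $p,p'\in F$, a common lower bound contains $n_p\cup n_{p'}$ in its first part and $h_p\cup h_{p'}$ in its third. So these unions are functions, and hence so are the components of $r$. They are small by regularity of $\mu$. So $r\in P$. Members of $F$ have no guards, so on $F$ the order only asks for inclusions: $r$ is a lower bound, and any lower bound contains the components of $r$ and so is $\le r$. Finally, a descending $\omega$-sequence is a small pairwise compatible family, as $\mu$ is uncountable. $\square$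

**Lemma 6.** For every $s\in\mathbb S$ there is $q\in Q$ with $s\sqsubseteq q$. In particular $Q$ is dense in $\mathbb S$.

**Proof.** **Step 1: keep one promise by a plain extension.** Let $u\in\mathbb S$ and $\pi=(K,N,\zeta)$ with $h_u(\pi)=1$. *Treating* $\pi$ at $u$ means the following. If there is $(t,y)\in K$ with $t$ coherent with $u$ and $y\notin\operatorname{dom}g_u$, choose one and let
$$u'=(n_u\cup n_t,\ g',\ h_u\cup h_t),\qquad g'=g_u\cup g_t\text{ except that }g'(y)=\max(g_t(y),N).$$
Otherwise let $u'=u$. In the first case coherence makes the three parts functions with $\operatorname{dom}n_{u'}\cap\operatorname{dom}g_{u'}=\emptyset$, so $u'\in\mathbb S$. Since $y\notin\operatorname{dom}g_u$, the one changed guard is not a guard of $u$, so $u\sqsubseteq u'$. Also $u'\le t$, because the only guard of $t$ that changed was raised or left alone, and $g_{u'}(y)\ge N$.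

**Step 2: treat all promises, including those acquired on the way.** Let $s_0=s$. Given $s_i$, list the promises $\pi$ with $h_{s_i}(\pi)=1$ as $\pi_\xi$, $\xi<\lambda$, with $\lambda<\mu$. Let $u_0=s_i$, let $u_{\xi+1}$ be the result of treating $\pi_\xi$ at $u_\xi$, and take unions at limits. This makes sense because $s_i\sqsubseteq u_\xi$, so $h_{u_\xi}(\pi_\xi)=1$. Let $s_{i+1}=u_\lambda$, and let $q$ be the union of the $s_i$, $i<\omega$. By the third fact of Section 5, all these are conditions in $\mathbb S$, as $\mu$ is regular and uncountable; and $s\sqsubseteq q$.

**Step 3: check that $q$ is legitimate.** Let $h_q(\pi)=1$, $\pi=(K,N,\zeta)$. Then $h_{s_i}(\pi)=1$ for some $i$, so $\pi$ was treated at some $u\sqsubseteq q$. If the first case occurred, with $(t,y)$ and result $u'\sqsubseteq q$, then $q\le u'\le t$ and $g_q(y)=g_{u'}(y)\ge N$, so $\pi$ is hit. If the second case occurred, $\pi$ is dead for $q$: if $(t,y)\in K$ with $t$ coherent with $q$ and $y\notin\operatorname{dom}g_q$, then $t$ is coherent with $u$ and $y\notin\operatorname{dom}g_u$, contrary to the case. $\square$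

The clause $y\notin\operatorname{dom}g_s$ in the definition of dead is what makes Step 1 a plain extension. It means that a promise may be abandoned if all its usable coordinates are already guarded. The next section has to make sure that this does not happen.

## 7. Caps, and the promise that breaks them

Suppose, toward a contradiction, that $s^*\in\mathbb S$, that $D$ is a dense subset of $\{q\in Q:q\le s^*\}$, and that every descending $\omega$-sequence in $D$ has a lower bound in $\mathbb S$. By Lemma 6, every $s\le s^*$ in $\mathbb S$ has some $q\in Q$ below it, and hence some $d\in D$ below it.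

**Step 1: $D$ must cap its guards.** For $d\in D$ and $y\in\operatorname{dom}g_d$ put
$$m(d,y)=\sup\{g_e(y):e\in D,\ e\le d,\ y\in\operatorname{dom}g_e\}\in\omega\cup\{\omega\}.$$

**Claim 7.** If $d\in D$ and $y\in\operatorname{dom}g_d$, there is $e\in D$, $e\le d$, with $y\in\operatorname{dom}g_e$ and $m(e,y)<\omega$.

**Proof.** Otherwise $m(e,y)=\omega$ for all $e\in D$ with $e\le d$ and $y\in\operatorname{dom}g_e$. Starting with $d_0=d$, we can choose $d_{i+1}\le d_i$ in $D$ with $y\in\operatorname{dom}g_{d_{i+1}}$ and $g_{d_{i+1}}(y)\ge i+1$, because $m(d_i,y)=\omega$. By assumption this descending sequence has a lower bound $u\in\mathbb S$. Then $n_u(y)$ or $g_u(y)$ is defined and is $\ge i$ for every $i$, which is impossible. $\square$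

We would like to promise to break "all caps of height $k$". Two problems appear: the height of the cap varies, and the capped pairs may number more than $\theta$. A Baire-type argument in $P$ will fix one $k$. An elementary submodel will select $\theta$ pairs.

**Step 2: choose the submodel.** Recall that $H(\chi)$ is the set of all sets whose transitive closure has size $<\chi$. Let $\chi$ be a large regular cardinal. We want $M\prec H(\chi)$ with $|M|=\theta$, $\theta\subseteq M$, every small subset of $M$ an element of $M$, and $D,\mathbb S,\le,\kappa,\mu\in M$. To obtain it, build an increasing chain $M_i$, $i<\mu$, of elementary submodels of size $\theta$. Let $M_0$ contain $\theta$ as a subset and $D,\mathbb S,\le,\kappa,\mu$ as elements. Let $M_{i+1}$ contain $M_i$ and all small subsets of $M_i$, of which there are at most $\theta^{<\mu}=\theta$; take unions at limits. Put $M=\bigcup_{i<\mu}M_i$. It is elementary, being the union of an elementary chain, and $|M|=\theta$ since $\mu\le\theta$. A small subset of $M$ lies in some $M_i$ because $\mu$ is regular, so it is an element of $M_{i+1}$.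

Conversely, *every small set $A\in M$ is a subset of $M$*. By elementarity $M$ contains $\lambda=|A|$ and a bijection $f$ from $\lambda$ onto $A$. Since $\lambda<\mu\le\theta$, we have $\lambda\subseteq M$, so all values $f(\xi)$ are in $M$. In particular, if $t\in\mathbb S\cap M$, then $\operatorname{dom}n_t$, $\operatorname{dom}g_t$, $\operatorname{dom}h_t\subseteq M$.

**Step 3: force every relevant element of $Q$ to have a guard outside $M$.** The reason will appear in Step 6: we shall reflect such a guard into $M$, and it must land on a coordinate not yet guarded. Since $|M\cap\kappa|\le\theta<\kappa$, fix $Y\subseteq\kappa\setminus M$ with $|Y|=\mu$. For $y\in Y$ let $t_y=(\emptyset,\{(y,1)\},\emptyset)$. It accepts no promise, so it is legitimate vacuously and $t_y\in Q$. Let $K_0=\{(t_y,y):y\in Y\}$; it has size $\mu\le\theta$. Choose $p^*\in P$ with $p^*\le s^*$. As $\operatorname{dom}h_{p^*}$ is small, some $\zeta<\kappa$ has $\pi_0=(K_0,1,\zeta)\notin\operatorname{dom}h_{p^*}$. By (2) we may put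
$$p_0=(n_{p^*},\emptyset,h_{p^*}\cup\{(\pi_0,1)\})\in P,\qquad p_0\le p^*\le s^*.$$

**Claim 8.** If $q\in Q$, $q\le p_0$, then $\operatorname{dom}g_q\cap Y\ne\emptyset$.

**Proof.** We have $h_q(\pi_0)=1$. As $\operatorname{dom}n_q\cup\operatorname{dom}g_q$ is small and $|Y|=\mu$, choose $y\in Y$ outside it. Then $t_y$ is coherent with $q$ and $y\notin\operatorname{dom}g_q$, so $\pi_0$ is not dead. As $q$ is legitimate, $\pi_0$ is hit, which gives some $y'\in Y\cap\operatorname{dom}g_q$. $\square$

**Step 4: fix one height for the cap.** For $k<\omega$ let
$$D_k=\{d\in D:\text{there is } y\in\operatorname{dom}g_d\setminus M\text{ with }m(d,y)\le k\}.$$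

**Claim 9.** There are $k<\omega$ and $p\in P$, $p\le p_0$, such that every $s\le p$ in $\mathbb S$ has an element of $D_k$ below it.

**Proof.** First, every $s\le p_0$ has an element of $\bigcup_kD_k$ below it. Take $d\in D$, $d\le s$. By Claim 8 pick $y\in\operatorname{dom}g_d\cap Y$, so $y\notin M$. By Claim 7 take $e\in D$, $e\le d$, with $y\in\operatorname{dom}g_e$ and $m(e,y)<\omega$. Then $e\in\bigcup_kD_k$ and $e\le s$.

If the claim fails, then for every $k$ and every $p\in P$ with $p\le p_0$ there is $s\le p$ with no element of $D_k$ below it. So we can build $p_0\ge p_1\ge p_2\ge\cdots$ in $P$ as follows: given $p_k$, take such an $s\le p_k$ for $D_k$, and let $p_{k+1}\in P$, $p_{k+1}\le s$. Then no element of $D_k$ is below $p_{k+1}$. By Lemma 5 the $p_k$ have a lower bound in $P$. It is below $p_0$ and has no element of $\bigcup_kD_k$ below it, a contradiction. $\square$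

Note that here the closure of $P$ works against $D$. Fix $k$ and $p$ as in Claim 9.

**Step 5: promise to break a cap of height $k$ in $M$.** Let
$$K=\{(t,y):t\in D\cap M,\ y\in\operatorname{dom}g_t,\ m(t,y)\le k\}.$$
For $t\in M$ we have $\operatorname{dom}g_t\subseteq M$, so $K\subseteq M$ and $|K|\le\theta$; and $t\in D\subseteq Q$. Choose $\zeta$ with $\pi=(K,k+1,\zeta)\notin\operatorname{dom}h_p$. By (2) we may put
$$p'=(n_p,\emptyset,h_p\cup\{(\pi,1)\})\in P,\qquad p'\le p.$$
By Claim 9 there is $d\in D_k$ with $d\le p'$. Thus $h_d(\pi)=1$, and $d$ is legitimate because $d\in D\subseteq Q$. So $\pi$ is hit or dead for $d$.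

**Step 6: the promise is not dead.**

**Claim 10.** $\pi$ is not dead for $d$.

**Proof.** We need a pair $(t,y)\in K$ with $t$ coherent with $d$ and $y\notin\operatorname{dom}g_d$. The natural candidate is $d$ itself with one of its capped guards, but that need not be in $M$, and its guard is by definition in $\operatorname{dom}g_d$. So we take a copy of $d$ inside $M$ that agrees with $d$ on $M$.

As $d\in D_k$, pick $y_d\in\operatorname{dom}g_d\setminus M$ with $m(d,y_d)\le k$. Let $n^*=n_d\cap M$, $g^*=g_d\cap M$, $h^*=h_d\cap M$. These are small subsets of $M$, so they are elements of $M$. Since $\omega\subseteq M$, a pair (argument, value) of one of these functions is in $M$ exactly when the argument is. So $n^*,g^*,h^*$ are the restrictions of $n_d,g_d,h_d$ to arguments in $M$. Consider the statement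
$$\exists t\in D\ \exists y\in\operatorname{dom}g_t\ \big(n^*\subseteq n_t,\ g^*\subseteq g_t,\ h^*\subseteq h_t,\ y\notin\operatorname{dom}g^*,\ m(t,y)\le k\big),\tag{3}$$
where $m(t,y)\le k$ abbreviates: for all $e\in D$ with $e\le t$ and $y\in\operatorname{dom}g_e$, $g_e(y)\le k$. Its parameters $D,\le,n^*,g^*,h^*,k$ are in $M$, and it is true in $H(\chi)$, witnessed by $(d,y_d)$; here $y_d\notin\operatorname{dom}g^*$ because $y_d\notin M$. By elementarity there is a witness $(t,y)$ of (3) with $t,y\in M$, and then $(t,y)\in K$. Also $\operatorname{dom}n_t,\operatorname{dom}g_t,\operatorname{dom}h_t\subseteq M$.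

*$t$ is coherent with $d$.* A common argument of $n_t$ and $n_d$ lies in $M$, hence in $\operatorname{dom}n^*$; there $n_d$ equals $n^*$, and so does $n_t\supseteq n^*$. The same argument works for $g_t,g_d$ and for $h_t,h_d$. Moreover, since $\operatorname{dom}g_t$ and $\operatorname{dom}n_t$ are subsets of $M$,
$$\operatorname{dom}g_t\cap\operatorname{dom}n_d\subseteq\operatorname{dom}g_t\cap\operatorname{dom}n^*\subseteq\operatorname{dom}g_t\cap\operatorname{dom}n_t=\emptyset,$$
$$\operatorname{dom}g_d\cap\operatorname{dom}n_t\subseteq\operatorname{dom}g^*\cap\operatorname{dom}n_t\subseteq\operatorname{dom}g_t\cap\operatorname{dom}n_t=\emptyset.$$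

*$y\notin\operatorname{dom}g_d$.* Since $y\in M$, from $y\in\operatorname{dom}g_d$ we would get $y\in\operatorname{dom}g^*$, contrary to (3).

So $(t,y)$ shows that $\pi$ is not dead. $\square$

**Step 7: the hit contradicts the cap.** As $d$ is legitimate, $\pi$ is hit: there is $(t,y)\in K$ with $d\le t$, $y\in\operatorname{dom}g_d$, $g_d(y)\ge k+1$. Since $t,d\in D$ and $d\le t$, the definition of $m$ gives $m(t,y)\ge g_d(y)\ge k+1$. But $(t,y)\in K$ says $m(t,y)\le k$. This contradiction, together with Lemmas 4, 5 and 6, proves parts 1 and 2 of Theorem 1. $\blacksquare$

## 8. Cardinality of $\mathbb S$ and its completion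

**Size of $\mathbb S$.** This part proves $|\mathbb S|=2^\theta$, and so the last sentence of Theorem 1. Note $\kappa=\theta^+\le2^\theta$. We show $|Q_{<\alpha}|\le2^\theta$ for $\alpha\le\kappa$ by induction. It suffices that $|Q_{<\beta}|\le2^\theta$ implies $|S_\beta|\le2^\theta$, for then $Q_{<\alpha}$ is a union of at most $\kappa\le2^\theta$ sets of size at most $2^\theta$. So suppose $|Q_{<\beta}|\le2^\theta$. There are at most $2^\theta$ pairs $(t,y)$, hence at most $(2^\theta)^\theta\cdot\aleph_0\cdot\kappa=2^\theta$ promises over $Q_{<\beta}$, and at most $(2^\theta)^{<\mu}=2^\theta$ choices for each of the three small partial functions. So $|S_\beta|\le2^\theta$. Applied to $\beta=\kappa$, this gives $|\mathbb S|\le2^\theta$, and the set $\Pi$ of all promises over $Q$ has size at most $2^\theta$.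

Conversely, the triples $t_y=(\emptyset,\{(y,1)\},\emptyset)$, $y<\kappa$, are all in $Q_0$. The sets of at most $\theta$ pairs $(t_y,y)$ give at least $\kappa^\theta=2^\theta$ promises. Each promise $\pi$ gives a condition $(\emptyset,\emptyset,\{(\pi,0)\})$. So $|\Pi|=|\mathbb S|=2^\theta$. For $\mu=\aleph_1$ and $\theta=\mathfrak c$ this is $2^{\mathfrak c}$, which completes the proof of Theorem 1. $\blacksquare$

**End of the proof of Proposition 3.** By Section 3, an example has no dense subset of size $\le\aleph_1$, so its size is at least $\aleph_2$. If $\mathfrak c=\aleph_1$ and $2^{\aleph_1}=\aleph_2$, the example of Theorem 1 with $\mu=\aleph_1$, $\theta=\mathfrak c$ has size $2^{\mathfrak c}=2^{\aleph_1}=\aleph_2$. $\blacksquare$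

**Proof of Corollary 2.** **Step 1: identify $P$.** On $P$ the order is reverse inclusion in the first and third parts, so
$$P\cong\mathrm{Fn}_{<\mu}(\kappa,\omega)\times\mathrm{Fn}_{<\mu}(\Pi,2).$$

**Step 2: replace $\omega$ by $2$.** We show that $\mathrm{Fn}_{<\mu}(\kappa,\omega)$ and $\mathrm{Fn}_{<\mu}(\kappa,2)$ have isomorphic dense subsets, hence isomorphic completions. Partition $\kappa$ into $\kappa$ blocks of size $\aleph_0$. A small set meets fewer than $\mu$ blocks, and the union of these blocks is small because $\mu$ is uncountable. So in each of the two posets the conditions whose domain is a union of blocks are dense. Reading such a condition block by block, these dense parts are isomorphic to $\mathrm{Fn}_{<\mu}(\kappa,\omega^\omega)$ and $\mathrm{Fn}_{<\mu}(\kappa,2^\omega)$, where $\omega^\omega$ and $2^\omega$ denote the sets of functions from $\omega$. These two posets are isomorphic since $|\omega^\omega|=|2^\omega|$.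

**Step 3: assemble.** A product of dense subsets is dense in the product. So $P$ has the same completion as $\mathrm{Fn}_{<\mu}(\kappa,2)\times\mathrm{Fn}_{<\mu}(\Pi,2)$. The latter is isomorphic to $\mathrm{Fn}_{<\mu}(2^\theta,2)$, because a disjoint union of $\kappa$ and $\Pi$ has size $2^\theta$ (as $\kappa\le2^\theta=|\Pi|$). As $P$ is dense in $\mathbb S$,
$$\mathrm{RO}(\mathbb S)\cong\mathrm{RO}(\mathrm{Fn}_{<\mu}(2^\theta,2)).$$
For $\mu=\aleph_1$ and $\theta=\mathfrak c$, the index set $2^{\mathfrak c}$ can be replaced by $2^{\mathfrak c}\times\omega_1$, which has the same size, so this is the algebra adding $2^{\mathfrak c}$ Cohen subsets of $\omega_1$.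

**Step 4: move $P$ and $Q$ into the algebra.** By Lemma 4, $\mathbb S$ embeds in $\mathrm{RO}(\mathbb S)\setminus\{0\}$ as a dense suborder. The images of $P$ and $Q$ are then dense there and isomorphic, as posets, to $P$ and $Q$. Being $\sigma$-closed, and having a $\sigma$-closed dense subset, depend only on the induced order. So the image of $P$ is $\sigma$-closed and the image of $Q$ has no $\sigma$-closed dense subset. $\blacksquare$
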